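\title{Pop-stacked permutations: a closed form, asymptotics and non-holonomicity}

\begin{abstract}
The pop-stack operator reverses every maximal decreasing block of a permutation, and the permutations in its image are called pop-stacked. We give a closed form for the exponential generating function of their number $p_n$. It is a meromorphic function on $\mathbb C$ with infinitely many poles, all simple. It follows that $p_n\sim C\mu^n n!$ with $C=0.695688\ldots$ and $\mu=0.898118\ldots$, and that the generating function of $(p_n)$ is not holonomic, as conjectured. A second variable shows that the number of ascending runs of a random pop-stacked permutation is asymptotically normal. The closed form comes from reading $p_n/n!$ as a volume in the unit cube and solving an integral equation for these volumes.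
\end{abstract}

\section{The problem and the results}\label{sec:intro}

Write a permutation of $[n]=\{1,\dots,n\}$ in one-line notation and cut it at every ascent. The pieces are its \emph{falls}, the maximal blocks of consecutive entries that decrease. The \emph{pop-stack operator} $T$ reverses all falls simultaneously. For example, the falls of $1342756$ are $1$, $3$, $42$, $75$, $6$, so $T(1342756)=1324576$. A permutation $\sigma$ of $[n]$ is \emph{pop-stacked} if $\sigma=T(\tau)$ for some permutation $\tau$ of $[n]$, and $p_n$ denotes the number of such $\sigma$. Thus $p_n$ is the size of the image of $T$, which is not injective: $T(12)=T(21)=12$. The sequence $p_1,p_2,\dots$ begins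
\[
1,\ 1,\ 3,\ 11,\ 49,\ 263,\ 1653,\ 11877,\ 95991,\ 862047,\ 8516221,\ \dots
\]

The definition asks for a preimage, but there is a local test. Cut $\sigma$ at every descent; the pieces are its \emph{ascending runs}, or \emph{runs} for short.

\begin{lemma}\label{lem:char}
A permutation with runs $R_1,\dots,R_k$, from left to right, is pop-stacked if and only if $\min R_i<\max R_{i+1}$ for $1\le i<k$.
\end{lemma}

\begin{proof}
Let $\sigma=T(\tau)$, and let $B_1,B_2,\dots$ be the reversed falls of $\tau$, so that $\sigma$ is the concatenation of the increasing blocks $B_j$. Two adjacent falls of $\tau$ are separated by an ascent, from the last and smallest entry of one to the first and largest entry of the next; hence $\min B_j<\max B_{j+1}$. Each run of $\sigma$ is a union of consecutive blocks. If $B_j$ is the last block of $R_i$, then $B_{j+1}$ is the first block of $R_{i+1}$, and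
$\min R_i\le\min B_j<\max B_{j+1}\le\max R_{i+1}$.

Conversely, assume the condition and let $\tau$ be obtained from $\sigma$ by reversing every run. The reversed runs decrease, and the step from one to the next goes from $\min R_i$ to $\max R_{i+1}$, an ascent. So the falls of $\tau$ are exactly the reversed runs, and $T(\tau)=\sigma$.
\end{proof}

For $n=3$, with bars between runs, $123$, $13|2$ and $2|13$ pass the test while $23|1$, $3|12$ and $3|2|1$ fail it, so $p_3=3$.

The lemma indicates the order of growth. Interleave any ordering $a_1,\dots,a_n$ of $1,\dots,n$ with any ordering $b_1,\dots,b_n$ of $n+1,\dots,2n$. The runs of $a_1b_1a_2b_2\cdots a_nb_n$ are the pairs $a_ib_i$, and $a_i<b_{i+1}$; this gives the known bound $p_{2n}\ge(n!)^2$, and so $p_{2n}/(2n)!\ge\binom{2n}{n}^{-1}\ge4^{-n}$. In the other direction, four consecutive decreasing entries are forbidden, since the middle two would be adjacent runs of length one with the larger first. In a uniformly random permutation, $\lfloor n/4\rfloor$ disjoint blocks of four positions decrease independently with probability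 $1/24$ each, so $p_n/n!\le(23/24)^{\lfloor n/4\rfloor}$. The probability $p_n/n!$ of being pop-stacked therefore decays exponentially, and along even $n$ no faster. Since the test only compares neighboring runs, one expects each further entry to cost a fixed factor $\mu$, and the data suggest its value: $p_{11}/(11\,p_{10})=0.8980\ldots$. One may also ask whether $(p_n)$ obeys a linear recurrence with polynomial coefficients. Recall that a formal power series is \emph{holonomic}, or \emph{D-finite}, if it satisfies a nontrivial linear differential equation with polynomial coefficients. The following is posed in \cite{talk}.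

\medskip
\noindent\textbf{Conjecture.}
\emph{As $n\to\infty$, $p_n\sim(0.695688\ldots)\,(0.898118\ldots)^n\,n!$, and the generating function is not holonomic. Precisely:}
\begin{itemize}
\item[(i)] \emph{there are constants $C\in[0.695688,0.695689)$ and $\mu\in[0.898118,0.898119)$ with $p_n\sim C\mu^n n!$;}
\item[(ii)] \emph{the formal power series $P(z)=\sum_{n\ge1}p_nz^n$ is not D-finite.}
\end{itemize}
\medskip

We prove both parts. The series $P$ has radius of convergence $0$, so we work with the exponential generating function
\[
F(z)=\sum_{n\ge1}p_n\frac{z^n}{n!},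
\]
which converges for $|z|<1$ because $p_n\le n!$. Throughout,
\[
\psi(w)=\frac{\tan\sqrt w}{\sqrt w}=1+\frac w3+\cdots .
\]
The functions $\cos\sqrt w=\sum_j(-w)^j/(2j)!$ and $\sin\sqrt w/\sqrt w=\sum_j(-w)^j/(2j+1)!$ are entire, so their quotient $\psi$ is meromorphic on $\mathbb C$, with poles at the zeros $w=(j+\frac12)^2\pi^2$, $j\ge0$, of $\cos\sqrt w$.

\begin{theorem}\label{thm:closed}
Put
\[
q(z)=\frac z2\Bigl(e^{z/2}-\frac12\Bigr)\psi(\Theta(z)),\qquad \Theta(z)=\frac{z^2}4\Bigl(e^z-\frac14\Bigr).
\]
Then
\[
F(z)=2e^{-z/2}\,\frac{1+q(z)}{1-q(z)}-1-e^{-z}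
\]
as power series, and this formula continues $F$ meromorphically to $\mathbb C$.
\end{theorem}

Everything else is read off from the poles of $F$. Let
\[
c(z)=\frac{2(4e^z-1)}{z(z+2)e^{2z}}.
\]

\begin{theorem}\label{thm:asym}
The equation $z\sqrt{e^z-\frac14}=\frac\pi2+\arcsin\frac{e^{-z/2}}2$ has a unique solution $\rho>0$. With $\mu=1/\rho$ and $C=c(\rho)$ we have $p_n=C\mu^nn!\,(1+O(\delta^n))$ for some $\delta<1$. Moreover $0.898118<\mu<0.898119$ and $0.695688<C<0.695689$.
\end{theorem}

\begin{theorem}\label{thm:dfinite}
The function $F$ has infinitely many poles. Hence $F$ is not D-finite, and $P$ is not D-finite.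
\end{theorem}

These two theorems settle (i) and (ii). The next one accounts for all poles, not only the nearest.

\begin{theorem}\label{thm:poles}
All poles of $F$ are simple. If $R>0$ and no pole lies on $|z|=R$, then
\[
\frac{p_n}{n!}=\sum_{\zeta\ \mathrm{pole},\ |\zeta|<R}c(\zeta)\,\zeta^{-n}+O(R^{-n}).
\]
\end{theorem}

Finally, the closed form survives a second variable that counts runs.

\begin{theorem}\label{thm:runs}
Let $p_{n,k}$ be the number of pop-stacked permutations of $[n]$ with $k$ ascending runs, and $F(z,y)=\sum_{n,k}p_{n,k}\,y^kz^n/n!$. Near $(z,y)=(0,1)$, and as formal power series in $z$ over $\mathbb Q(y)$,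
\begin{equation}\label{eq:bivariate}
F(z,y)=\frac{y}{1-y+ye^z}\Bigl(2e^{z/2}\,\frac{1+q}{1-q}-1-e^z\Bigr),
\end{equation}
where
\[
q=q(z,y)=\frac z2\Bigl(ye^{z/2}-y+\frac12\Bigr)\psi(\Theta),\qquad \Theta=\Theta(z,y)=\frac{z^2}4\Bigl(y^2e^z-\bigl(y-\tfrac12\bigr)^2\Bigr).
\]
The number $K_n$ of ascending runs of a uniformly random pop-stacked permutation of $[n]$ has mean $mn+O(1)$ and variance $vn+O(1)$, where
\[
m=\frac{2\rho e^\rho-\rho-1}{\rho(\rho+2)e^\rho}\in(0.4421,0.4422),\qquad v\in(0.0600,0.0602),
\]
and $(K_n-mn)/\sqrt{vn}$ converges in law to the standard normal distribution.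
\end{theorem}

For comparison, a uniformly random permutation of $[n]$ has $(n+1)/2$ runs on average, as each of the $n-1$ steps is a descent with probability $\frac12$. Pop-stacked permutations have fewer and longer runs.

Sections \ref{sec:volumes} and \ref{sec:solve} prove \eqref{eq:bivariate}, of which Theorem~\ref{thm:closed} is the case $y=1$; a reader interested only in $p_n$ may set $y=1$ there. Section~\ref{sec:poles} proves Theorems \ref{thm:poles} and \ref{thm:dfinite}, Section~\ref{sec:dominant} proves Theorem~\ref{thm:asym}, and Section~\ref{sec:runs} proves the limit law.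

\section{Volumes and an integral equation}\label{sec:volumes}

It is natural to remove the first run and recurse, but for permutations this forces a relabeling of the remaining entries. Real sequences avoid it. Call a sequence of distinct real numbers pop-stacked if its runs satisfy the condition of Lemma~\ref{lem:char}. Up to a null set, $[0,1]^n$ is the union of $n!$ simplices of volume $1/n!$, one for each relative order of the coordinates, so $p_{n,k}/n!$ is the volume of the set of pop-stacked $x\in[0,1]^n$ with $k$ runs. After the first run is removed, the rest is again a sequence in $[0,1]$. Coincidences between entries have measure zero and are ignored below.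

Let two adjacent runs have minimum and maximum $(a,b)$ and $(a',b')$. The descent between them says $a'<b$, and the lemma asks for $a<b'$. Together,
\begin{equation}\label{eq:overlap}
a'<b\quad\text{and}\quad a<b':
\end{equation}
the intervals $[a,b]$ and $[a',b']$ overlap. Conversely, if increasing blocks are concatenated and adjacent blocks satisfy \eqref{eq:overlap}, then every junction is a descent, so the blocks are the runs. Pop-stacked sequences are therefore the same as chains of increasing blocks in which neighbors overlap.

Such a chain interacts with a block placed in front of it through two numbers, $a'$ and $b'$, which suggests an unknown function of two variables. One variable suffices, for the following reason. Condition \eqref{eq:overlap} fails exactly when $b'<a$ or $a'>b$. These two events exclude each other, since together they would give $b<a'\le b'<a$, whereas $a\le b$; and each of them involves only one of the numbers $a,b$ (Figure~\ref{fig:overlap}).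

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=4]
\fill[gray!30] (0,0)--(0,0.4)--(0.4,0.4)--cycle;
\fill[gray!30] (0.62,0.62)--(0.62,1)--(1,1)--cycle;
\draw (0,1)--(1,1)--(0,0);
\draw[->] (0,0)--(1.08,0) node[right]{$a'$};
\draw[->] (0,0)--(0,1.08) node[above]{$b'$};
\draw[dashed] (0,0.4) node[left]{$a$}--(0.4,0.4);
\draw[dashed] (0.62,0) node[below]{$b$}--(0.62,1);
\node at (0.3,0.72) {overlap};
\node at (0.135,0.32) {\scriptsize $b'<a$};
\node at (0.76,0.93) {\scriptsize $a'>b$};
\end{tikzpicture}
\caption{Positions $(a',b')$ of the minimum and maximum of a run that follows a run with minimum $a$ and maximum $b$. The pairs that violate the overlap condition form two shaded triangles, disjoint because $a\le b$; one depends only on $a$, the other only on $b$.}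
\label{fig:overlap}
\end{figure}

\begin{example}\label{ex:three}
We compute $p_{3,2}/3!$. Suppose the first run is a single point $a=b$ and the second has length two. The increasing pairs in $[0,1]$ have volume $\frac12$; those with maximum below $b$ have volume $b^2/2$, and those with minimum above $b$ have volume $(1-b)^2/2$. The admissible pairs have volume $\frac12-\frac{b^2}2-\frac{(1-b)^2}2=b(1-b)$, and $\int_0^1b(1-b)\,db=\frac16$. If instead the first run is $a<b$ and the second is a single point, the admissible points have measure $1-a-(1-b)=b-a$, and $\iint_{a<b}(b-a)\,da\,db=\frac16$. The total $\frac26$ corresponds to $2|13$ and $13|2$. In both cases the admissible volume has the form (total) $-\,A(a)-A(1-b)$ for one function $A$, namely $x^2/2$ and $x$.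
\end{example}

We now sum this computation over all lengths. Fix $z\in(0,1)$ and $y\in[\frac12,1]$. The \emph{weight} of a set of non-empty pop-stacked sequences in $[0,1]$ is $\sum_{n,k}z^ny^k$ times the volume of its members of length $n$ with $k$ runs. The total weight is $S=F(z,y)\le\sum_nz^n<\infty$; the assumptions $z<1$ and $y\le1$ serve to make it finite, so that weights can be subtracted. For $x\in[0,1]$ let $A(x)$ be the weight of the sequences whose first run has maximum below $x$, and $B(x)$ the weight of those whose first run has minimum above $x$. Thus $A(0)=0$ and $A(1)=S$.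

\begin{lemma}\label{lem:reflect}
$B(x)=A(1-x)$ for $x\in[0,1]$.
\end{lemma}

\begin{proof}
The reflection $x\mapsto1-x$ alone would turn ascending runs into descending ones, so we also reverse each run: replace every run $x_1<\dots<x_j$ by $1-x_j<\dots<1-x_1$, keeping the order of the runs. Condition \eqref{eq:overlap} is invariant under $[a,b]\mapsto[1-b,1-a]$, so the image is a pop-stacked sequence with the same run lengths. For fixed run lengths the map is an isometry of the cube and an involution, and it exchanges ``minimum of the first run above $x$'' with ``maximum of the first run below $1-x$''.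
\end{proof}

\begin{proposition}\label{prop:ode}
The function $A$ is of class $C^2$ on $[0,1]$, and $u=A'$ satisfies
\begin{equation}\label{eq:reflode}
u'(x)=(1-y)z\,u(x)+yz\,e^{zx}u(1-x),\qquad u(0)=yz.
\end{equation}
\end{proposition}

\begin{proof}
After a first run with minimum $a$ and maximum $b$, the rest of the sequence is empty or is a pop-stacked sequence whose first run satisfies \eqref{eq:overlap}. Removing the two disjoint bad events and using Lemma~\ref{lem:reflect}, the weight of the possible continuations is
\[
f(a,b)=1+S-A(a)-A(1-b).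
\]
A first run of length $1$ has $a=b$ and contributes $yz\,db$. A first run of length $j\ge2$ has $j-2$ increasing entries between $a$ and $b$ and contributes $yz^j\frac{(b-a)^{j-2}}{(j-2)!}\,da\,db$; the sum over $j\ge2$ is $yz^2e^{z(b-a)}\,da\,db$. All terms are non-negative, so the order of summation and integration is free, and
\[
A(x)=\int_0^x\Bigl[yz\,f(b,b)+yz^2\int_0^be^{z(b-a)}f(a,b)\,da\Bigr]db .
\]
Since $0\le f\le1+S$, the bracket is bounded and $A$ is continuous. Then $f$ and the bracket are continuous, so $A\in C^1$. Using $\int_0^xze^{z(x-a)}\,da=e^{zx}-1$ to collect the terms of $f$ that do not depend on $a$,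
\begin{equation}\label{eq:Aprime}
A'(x)=yze^{zx}\bigl(1+S-A(1-x)\bigr)-yzA(x)-yz^2e^{zx}\int_0^xe^{-za}A(a)\,da .
\end{equation}
The right side is $C^1$, so $A\in C^2$, and $x=0$ gives $u(0)=yz(1+S-A(1))=yz$. To remove both the integral and the unknown constant $S$, multiply \eqref{eq:Aprime} by $e^{-zx}$ and differentiate:
\[
e^{-zx}(A''-zA')=yzA'(1-x)-yze^{-zx}(A'-zA)-yz^2e^{-zx}A .
\]
The two terms containing $A$ itself cancel, and multiplying by $e^{zx}$ gives \eqref{eq:reflode}.
\end{proof}

\section{Solving the equation with reflection}\label{sec:solve}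

Equation \eqref{eq:reflode} couples $x$ with $1-x$. The natural response is to center the interval at $\frac12$, absorb the factor $e^{zx}$, which breaks the symmetry, and separate even and odd parts. This produces a harmonic oscillator, whose constants we name first. Put
\[
E=e^{z/2},\qquad \alpha=yE-y+\tfrac12,\qquad \beta=yE+y-\tfrac12 ,
\]
so that $\alpha\beta=y^2e^z-(y-\frac12)^2$, $\Theta=z^2\alpha\beta/4$ and $q=\frac z2\alpha\,\psi(\Theta)$. For real $z>0$ and $y\ge\frac12$ both $\alpha$ and $\beta$ are positive (this is the only use of $y\ge\frac12$), and we set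
\begin{equation}\label{eq:real}
M=\sqrt{\alpha\beta},\qquad \theta=\frac{zM}2,\qquad t=\frac\alpha M=\sqrt{\frac\alpha\beta}.
\end{equation}
Then $\Theta=\theta^2$ and $q=\frac z2\alpha\,\frac{\tan\theta}\theta=t\tan\theta$.

\begin{proposition}\label{prop:real}
For $z\in(0,1)$ and $y\in[\frac12,1]$ we have $\cos\theta\ne0$ and $q\neq1$, and \eqref{eq:bivariate} holds.
\end{proposition}

\begin{proof}
Since $M\le yE$, we have $0<\theta<\frac12\sqrt e<\frac\pi2$, so $\cos\theta\neq0$. Write $u(x)=e^{zx/2}g(s)$ with $s=x-\frac12\in[-\frac12,\frac12]$. Then $u'(x)=e^{zx/2}(g'(s)+\frac z2g(s))$ and $e^{zx}u(1-x)=e^{zx/2}E\,g(-s)$, so \eqref{eq:reflode} becomes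
\[
g'(s)=z\bigl(\tfrac12-y\bigr)g(s)+yzE\,g(-s).
\]
Let $g=g_0+g_1$ with $g_0$ even and $g_1$ odd. The right side equals $z\alpha g_0-z\beta g_1$. Since $g_1'$ is even and $g_0'$ is odd, comparing parts gives
\[
g_1'=z\alpha\,g_0,\qquad g_0'=-z\beta\,g_1,\qquad g_0(0)=g(0),\qquad g_1(0)=0 .
\]
This linear system has a unique solution, and since $tM=\alpha$ and $\beta t=M$ it is
\[
g_0(s)=g(0)\cos zMs,\qquad g_1(s)=g(0)\,t\sin zMs .
\]
At the endpoints $zMs=\mp\theta$, so
\[
yz=u(0)=g(0)\cos\theta\,(1-q),\qquad u(1)=E\,g(0)\cos\theta\,(1+q).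
\]
The first equation forces $q\ne1$, and the quotient of the two gives
\begin{equation}\label{eq:u1}
u(1)=yzE\,\frac{1+q}{1-q}.
\end{equation}

It remains to compute $S=\int_0^1u$, which can be done from boundary values alone. From $g''=-z^2M^2g$ we get $u''-zu'=e^{zx/2}(g''-\frac{z^2}4g)=-z^2\kappa u$ with
\[
\kappa=M^2+\tfrac14=y(1-y+ye^z)>0 .
\]
Integrate over $[0,1]$ and insert $u'(0)=(1-y)zu(0)+yzu(1)$ and $u'(1)=(1-y)zu(1)+yze^zu(0)$ from \eqref{eq:reflode}:
\[
z^2\kappa S=u'(0)-u'(1)+z\bigl(u(1)-u(0)\bigr)=z\bigl[2y\,u(1)-y(1+e^z)u(0)\bigr].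
\]
With $u(0)=yz$ and \eqref{eq:u1} this is \eqref{eq:bivariate}.
\end{proof}

To pass from real to complex arguments we clear denominators. With $\theta^2=\Theta(z,y)$, let
\[
W_\pm=\cos\theta\pm\frac z2\,\alpha\,\frac{\sin\theta}\theta,\qquad
U=y\bigl(2EW_+-(1+e^z)W_-\bigr),\qquad V=(1-y+ye^z)\,W_- .
\]
As $\cos\theta$ and $\sin\theta/\theta$ are entire functions of $\theta^2$, these four functions are entire on $\mathbb C^2$. Moreover $W_\pm=\cos\theta\,(1\pm q)$ where $\cos\theta\ne0$, and $V(0,y)=1$.

\begin{proof}[Proof of \eqref{eq:bivariate} and of Theorem~\ref{thm:closed}]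
Let $\varepsilon>0$. Since $\sum_kp_{n,k}\le n!$ and $k\le n$, the series $F(z,y)$ is dominated by $\sum_n|z|^n(1+\varepsilon)^n$ for $|y|<1+\varepsilon$, so it is holomorphic on the product of the discs $|z|<\frac1{1+\varepsilon}$ and $|y|<1+\varepsilon$. By Proposition~\ref{prop:real}, $VF-U$ vanishes when $z\in(0,\frac1{1+\varepsilon})$ and $y\in(\frac12,1)$. The identity theorem, applied first in $z$ for fixed real $y$ and then in $y$ for fixed complex $z$, gives
\begin{equation}\label{eq:VFU}
V(z,y)F(z,y)=U(z,y)\qquad\text{for }|z|<\tfrac1{1+\varepsilon},\ |y|<1+\varepsilon .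
\end{equation}
Near $(0,1)$ neither $V$ nor $\cos\theta$ vanishes, and dividing numerator and denominator of $U/V$ by $\cos\theta$ gives \eqref{eq:bivariate}. As power series in $z$, the functions $U,V,F$ and $\cos\theta$ have coefficients in $\mathbb Q[y]$, so \eqref{eq:VFU} is an identity of formal power series; $V$ and $\cos\theta$ have constant term $1$, and the same divisions are valid formally. For $y=1$ the prefactor in \eqref{eq:bivariate} is $e^{-z}$, which gives the formula of Theorem~\ref{thm:closed} near $0$. Its right side is meromorphic on $\mathbb C$, because $q$ is meromorphic and $q(0)=0\ne1$.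
\end{proof}

As a check, take $y=1$. From $E-\frac12=\frac12+\frac z2+\frac{z^2}8+\frac{z^3}{48}+\cdots$ and $\psi(\Theta)=1+\frac{z^2}{16}+\frac{z^3}{12}+\cdots$ we get
\begin{equation}\label{eq:qseries}
q=\frac z4+\frac{z^2}4+\frac{5z^3}{64}+\frac{3z^4}{64}+\cdots,
\end{equation}
hence $\frac{1+q}{1-q}=1+\frac z2+\frac{5z^2}8+\frac{7z^3}{16}+\frac{51z^4}{128}+\cdots$ and $F=z+\frac{z^2}{2!}+\frac{3z^3}{3!}+\frac{11z^4}{4!}+\cdots$.

\section{The poles of $F$}\label{sec:poles}

In this section $y=1$, so $\alpha=E-\frac12$, $\beta=E+\frac12$ and $4\alpha\beta=4E^2-1$. The poles of $F$ are exactly the solutions of $q(z)=1$: at such a point $1+q=2$ and $e^{-z/2}\ne0$, while at a pole of $q$ the quotient $\frac{1+q}{1-q}$ is regular with value $-1$. To find orders and residues we need $q'$ at these points, most of which we cannot locate. This is possible because $\tan'=1+\tan^2$ expresses $q'$ through $q$ and elementary functions.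

\begin{lemma}\label{lem:riccati}
If $q(\zeta)=1$, then $\zeta\notin\{0,-2\}$ and, with $E=e^{\zeta/2}$,
\[
q'(\zeta)=\frac{2E^3(\zeta+2)}{4E^2-1}\neq0 .
\]
\end{lemma}

\begin{proof}
For small real $z>0$ use \eqref{eq:real}. From $\alpha'=\beta'=E/2$, $\beta-\alpha=1$ and $M'=E^2/(2M)$ we get
\[
\frac{t'}t=\frac12\Bigl(\frac{\alpha'}\alpha-\frac{\beta'}\beta\Bigr)=\frac E{4M^2},\qquad
\theta'=\frac M2+\frac{zE^2}{4M}=\frac{2M^2+zE^2}{4M}.
\]
Differentiating $q=t\tan\theta$ gives $q'=\frac{t'}tq+\theta'\bigl(t+\frac{q^2}t\bigr)$. Multiply by $4M^2$ and use $Mt=\alpha$, $M/t=\beta$: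
\begin{equation}\label{eq:riccati}
4\alpha\beta\,q'=Eq+(2\alpha\beta+zE^2)(\alpha+\beta q^2).
\end{equation}
The square roots have disappeared; both sides are meromorphic on $\mathbb C$, so \eqref{eq:riccati} holds everywhere. At $\zeta$, where $q=1$ and $\alpha+\beta=2E$, it reads
\[
(4E^2-1)\,q'(\zeta)=E\,(1+4\alpha\beta+2\zeta E^2)=2E^3(\zeta+2).
\]
If $\zeta\neq-2$ the right side is nonzero, so both factors on the left are nonzero and the formula follows. It remains to exclude $0$ and $-2$. We have $q(0)=0$. At $z=-2$, $\Theta=e^{-2}-\frac14=-\xi^2$ with $\xi>0$ real, so $\psi(\Theta)=\tanh\xi/\xi\in(0,1)$ and $q(-2)=(\frac12-e^{-1})\tanh\xi/\xi\in(0,\frac12)$.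
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:poles}]
Let $\zeta$ be a pole. By Lemma~\ref{lem:riccati}, $1-q$ has a simple zero at $\zeta\ne0$, so the pole is simple, with principal part
\[
\frac{4e^{-\zeta/2}}{q'(\zeta)(\zeta-z)}=\frac{4e^{-\zeta/2}}{\zeta q'(\zeta)}\sum_{n\ge0}\zeta^{-n}z^n\quad(|z|<|\zeta|),
\]
and
\[
\frac{4E^{-1}}{\zeta q'(\zeta)}=\frac{4(4E^2-1)}{2E^4\zeta(\zeta+2)}=c(\zeta).
\]
The disc $|z|\le R$ contains finitely many poles, none on its boundary. Subtracting their principal parts from $F$ leaves a function holomorphic on a neighborhood of the disc, and by Cauchy's estimate its $n$-th Taylor coefficient is at most $R^{-n}$ times its maximum on $|z|=R$.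
\end{proof}

For Theorem~\ref{thm:dfinite} we recall two textbook facts. First, a formal power series $\sum a_nz^n$ is D-finite if and only if $(a_n)$ is \emph{P-recursive}: there are polynomials $c_0,\dots,c_d$, not all zero, with $\sum_ic_i(n)a_{n+i}=0$ for all large $n$. Second, if $b_0,\dots,b_{d-1}$ are holomorphic on a disc, then every solution of $G^{(d)}+b_{d-1}G^{(d-1)}+\dots+b_0G=0$ near a point of the disc extends holomorphically to the whole disc. The second fact limits the singularities of a D-finite function to finitely many points; this is why $\tan z$ is not D-finite, and the argument for $F$ is the same.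

\begin{proof}[Proof of Theorem~\ref{thm:dfinite}]
On $(0,\infty)$ the function $\theta(z)=\frac z2\sqrt{e^z-\frac14}$ is continuous and increases strictly from $0$ to $\infty$, and $t$ is continuous and positive. Fix $\ell\ge1$ and let $I_\ell$ be the open interval where $(\ell-\frac12)\pi<\theta<(\ell+\frac12)\pi$. Its closure is a compact subset of $(0,\infty)$, so $t$ is bounded away from $0$ on it, and $q=t\tan\theta$ is continuous on $I_\ell$ with limits $-\infty$ and $+\infty$ at the ends. Hence $q$ takes the value $1$ in each of the disjoint intervals $I_\ell$, and $F$ has infinitely many poles.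

Suppose $a_dF^{(d)}+\dots+a_0F=0$ with polynomials $a_i$ and $a_d\not\equiv0$. Here $d\ge1$ because $F\not\equiv0$. The equation holds near $0$, and by the identity theorem on $\mathbb C$ minus the poles. Choose a pole $\zeta$ with $a_d(\zeta)\neq0$, and a disc around $\zeta$ that contains no zero of $a_d$ and no other pole. By the second fact, $F$ agrees near some point of the disc with a function holomorphic on the whole disc, hence agrees with it on the punctured disc. Then $\zeta$ is not a pole, a contradiction. So $F$ is not D-finite.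

If $P$ were D-finite, then $\sum_ic_i(n)p_{n+i}=0$ for large $n$ as in the first fact. Dividing by $n!$ gives $\sum_ic_i(n)(n+1)\cdots(n+i)\,\frac{p_{n+i}}{(n+i)!}=0$, so $(p_n/n!)$ would be P-recursive and $F$ would be D-finite.
\end{proof}

\section{The dominant pole}\label{sec:dominant}

By Theorem~\ref{thm:poles}, the growth of $p_n/n!$ is governed by the poles of least modulus. We show that there is exactly one, on the first branch $0<\theta<\frac\pi2$ of the tangent, and then locate it. The first step needs no computation, because $q$ has non-negative coefficients. Let $y=1$, and let $r>0$ be the unique positive number with $\Theta(r)=\pi^2/4$.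

\begin{lemma}\label{lem:dominant}
There is a unique $\rho\in(0,r)$ with $q(\rho)=1$, and there is $R\in(\rho,r)$ such that $\rho$ is the only solution of $q(z)=1$ in $|z|\le R$. Moreover $|\Theta(z)|<\pi^2/4$ for $|z|<r$.
\end{lemma}

\begin{proof}
The Taylor coefficients at $0$ of $E-\frac12$ and of $\Theta=\frac{z^2}4(\frac34+z+\cdots)$ are non-negative. So are those of $\tan$, by induction from $\tan'=1+\tan^2$, and hence those of $\psi$, whose series has radius $\pi^2/4$. For $|z|<r$ we have $|\Theta(z)|\le\Theta(|z|)<\pi^2/4$, so the series of $\Theta$ may be substituted into that of $\psi$. Thus $q=\sum q_jz^j$ is holomorphic in $|z|<r$ with $q_j\ge0$, and $q_1=q_2=\frac14$ by \eqref{eq:qseries}. On $[0,r)$ the function $q$ increases strictly from $0$, and it tends to $+\infty$ at $r$ since $\psi(w)\to+\infty$ as $w\uparrow\pi^2/4$. This gives $\rho$.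

If $|z|<\rho$, then $|q(z)|\le q(|z|)<1$. If $|z|=\rho$ and $z\ne\rho$, then $|1+z|<1+\rho$, so
\[
|q(z)|\le\frac\rho4\,|1+z|+\sum_{j\ge3}q_j\rho^j<q(\rho)=1 .
\]
(Two consecutive positive coefficients are what matters here; a series in $z^2$ would take the value $1$ at $-\rho$ as well.) Finally, $1-q$ has finitely many zeros in $|z|\le(\rho+r)/2$, and all but $\rho$ have modulus larger than $\rho$; take $R$ between $\rho$ and the least of these moduli, with $R<r$.
\end{proof}

The equation $t\tan\theta=1$ has a simpler form in terms of the double angle. We record it for general $y$, for use in Section~\ref{sec:runs}.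

\begin{lemma}\label{lem:angle}
Let $z>0$ and $y\ge\frac12$ be real with $\theta<\frac\pi2$, and let $\phi=\arcsin\frac{2y-1}{2yE}$. Then $q(z,y)=1$ if and only if $zM-\phi=\frac\pi2$.
\end{lemma}

\begin{proof}
For $\theta\in(0,\frac\pi2)$, $\cos2\theta=\frac{1-\tan^2\theta}{1+\tan^2\theta}$ is a strictly decreasing function of $\tan\theta>0$. So $\tan\theta=1/t$ is equivalent to
\[
\cos2\theta=\frac{t^2-1}{t^2+1}=\frac{\alpha-\beta}{\alpha+\beta}=-\frac{2y-1}{2yE}=\cos\Bigl(\frac\pi2+\phi\Bigr).
\]
Both $2\theta=zM$ and $\frac\pi2+\phi$ lie in $(0,\pi)$, where the cosine is injective.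
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:asym}]
\emph{The equation.} Let $M=\sqrt{e^z-\frac14}$ and $h(z)=zM-\frac\pi2-\arcsin\frac1{2E}$ for $z>0$. Since $\theta(\rho)<\theta(r)=\frac\pi2$, Lemma~\ref{lem:angle} with $y=1$ gives $h(\rho)=0$ for the number $\rho$ of Lemma~\ref{lem:dominant}. The derivative of $-\arcsin\frac1{2E}$ is $\frac1{4E}\cdot\frac{2E}{\sqrt{4E^2-1}}=\frac1{4M}$, so
\begin{equation}\label{eq:hprime}
h'(z)=M+\frac{zE^2}{2M}+\frac1{4M}=\frac{(z+2)E^2}{2M}>\frac{(z+2)E}2>0,
\end{equation}
and $\rho$ is the only positive zero of $h$.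

\emph{The asymptotic formula.} With $R$ from Lemma~\ref{lem:dominant}, Theorem~\ref{thm:poles} gives $p_n/n!=C\rho^{-n}+O(R^{-n})$ with $C=c(\rho)>0$. This is the claim with $\delta=\rho/R$.

\emph{Locating $\rho$.} Let $\rho_0=1.113439$. From $e^{1.1}=3.00416602394\ldots$ and $e^{0.013439}=1.01352970925\ldots$ we obtain the following values at $z=\rho_0$, each with error below $2\cdot10^{-9}$:
\begin{align*}
E^2&=3.0448115168, & E&=1.7449388290, & \tfrac1{2E}&=0.2865429961,\\
M^2&=2.7948115168, & M&=1.6717689783, & \rho_0M&=1.8614127794 .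
\end{align*}
For the arcsine, the alternating sine series at $\varphi=0.290616570966$ gives, up to $2\cdot10^{-12}$,
\begin{align*}
\sin\varphi&=0.290616570966-0.004090815305+0.000017275102\\
&\qquad-0.000000034739+0.000000000041=0.286542996065 .
\end{align*}
This differs from $\frac1{2E}$ by less than $2.1\cdot10^{-9}$, and $\arcsin'<1.05$ on $[0,0.29]$, so $\arcsin\frac1{2E}=0.2906165710$ with error below $3\cdot10^{-9}$. With $\frac\pi2=1.5707963268$ we find
\[
h(\rho_0)=1.8614127794-1.5707963268-0.2906165710=-1.18\cdot10^{-7}
\]
with error below $10^{-8}$, so $-2\cdot10^{-7}<h(\rho_0)<0$. For $z\ge1.1$ we have $E>\sqrt3>1.73$, and \eqref{eq:hprime} gives $h'>2.5$; hence $h(\rho_0+10^{-7})>0$ and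
\begin{equation}\label{eq:rho}
1.113439<\rho<1.1134391 .
\end{equation}

\emph{The bounds for $\mu$.} We have $0.898118\cdot1.1134391=0.9999996\ldots<1$ and $0.898119\cdot1.113439=1.0000007\ldots>1$, so $0.898118<1/\rho<0.898119$.

\emph{The bounds for $C$.} We evaluate $c$ at $\rho_0$ and control its variation on the interval \eqref{eq:rho}. Here $\rho_0(\rho_0+2)=3.4666244067\ldots$ and $e^{2\rho_0}=9.2708772$ with error below $10^{-7}$, so
\[
c(\rho_0)=\frac{22.3584921\ldots}{32.138649\ldots}\in(0.6956885,\ 0.6956887).
\]
Next,
\[
(\ln c)'(z)=\frac{4e^z}{4e^z-1}-\frac1z-\frac1{z+2}-2 .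
\]
On $[1.1,1.2]$ the first three terms satisfy $\frac{4e^z}{4e^z-1}\in(1,\frac{12}{11})$, $\frac1z\in(0.83,0.91)$ and $\frac1{z+2}\in(0.31,0.33)$, so $-2.25<(\ln c)'<-2.04$. By \eqref{eq:rho},
\[
0.6956887>c(\rho_0)>c(\rho)>c(\rho_0)\,(1-2.25\cdot10^{-7})>0.6956883,
\]
and therefore $0.695688<C<0.695689$.
\end{proof}

\section{The number of ascending runs}\label{sec:runs}

It remains to prove the statements on $K_n$ in Theorem~\ref{thm:runs}. The coefficient of $z^n$ in $F(z,e^\eta)$, divided by $p_n/n!$, is the moment generating function $\mathbb E\,e^{\eta K_n}$. If the dominant pole moves analytically with $y=e^\eta$, this function is essentially an $n$-th power, as it is for a sum of $n$ independent identically distributed variables, and the classical proof of the central limit theorem applies. Two things must be supplied: asymptotics uniform in complex $y$ near $1$, and the inequality $v>0$, without which the normalization $\sqrt{vn}$ is meaningless.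

\subsection*{Uniform asymptotics}
Let $R$ be as in Lemma~\ref{lem:dominant}. For $y=1$ and $|z|\le R$ we have $|\Theta|<\pi^2/4$, so $\cos\theta\ne0$ and $V(z,1)=e^z\cos\theta\,(1-q)$. Its only zero in $|z|\le R$ is $\rho$, which is simple by Lemma~\ref{lem:riccati}. Let $2\nu>0$ be the minimum of $|V(z,1)|$ on $|z|=R$. For complex $y$ near $1$, $|V(z,y)-V(z,1)|<\nu$ on this circle. By Rouch\'e's theorem (a holomorphic perturbation that is smaller in modulus than the function on a circle does not change the number of zeros inside, counted with multiplicity), $V(\cdot,y)$ has exactly one zero $\rho(y)$ in $|z|\le R$, and it is simple. Since $\partial_zV(\rho,1)\ne0$, the holomorphic implicit function theorem shows that $\rho(y)$ is holomorphic near $1$ with $\rho(1)=\rho$. We shrink the neighborhood so that $|\rho(y)|\le R'$ for some $R'<R$; note $\rho(y)\ne0$ as $V(0,y)=1$.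

By \eqref{eq:VFU}, $F=U/V$ near $z=0$, and $|U/V|$ is bounded on $|z|=R$ uniformly in $y$. The residue theorem for $z^{-n-1}U/V$ on this circle gives
\begin{equation}\label{eq:uniform}
\sum_k\frac{p_{n,k}}{n!}\,y^k=\gamma(y)\rho(y)^{-n}+O(R^{-n}),\qquad
\gamma(y)=-\frac{U(\rho(y),y)}{\rho(y)\,\partial_zV(\rho(y),y)},
\end{equation}
uniformly for $y$ near $1$, with $\gamma$ holomorphic. At $(\rho,1)$ we have $W_-=0$ and $W_+=2\cos\theta$, so $U=4E\cos\theta$ and $\partial_zV=-E^2\cos\theta\,q'(\rho)$; thus $\gamma(1)=4E^{-1}/(\rho q'(\rho))=C\neq0$.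

\subsection*{Moments and the limit law}
Put $Z(\eta)=\rho(e^\eta)$ and $L(\eta)=-\ln(Z(\eta)/\rho)$, and let $\delta=R'/R$. On a small disc $|\eta|<\eta_0$ the function $\gamma(e^\eta)$ stays close to $C$. Dividing \eqref{eq:uniform} by its value at $y=1$ and taking principal logarithms, we get for large $n$
\[
\mathbb E\,e^{\eta K_n}=e^{\Lambda_n(\eta)},\qquad \Lambda_n(\eta)=nL(\eta)+\ln\frac{\gamma(e^\eta)}{C}+\epsilon_n(\eta),
\]
where all terms are holomorphic on the disc and vanish at $0$, and $\epsilon_n=O(\delta^n)$ uniformly. Differentiating at $0$ gives $\mathbb EK_n=\Lambda_n'(0)$ and $\operatorname{Var}K_n=\Lambda_n''(0)$, and Cauchy's estimates give $\epsilon_n'(0),\epsilon_n''(0)=O(\delta^n)$. Hence $\mathbb EK_n=mn+O(1)$ and $\operatorname{Var}K_n=vn+O(1)$ with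
\[
m=L'(0)=-\frac{Z'(0)}\rho,\qquad v=L''(0)=m^2-\frac{Z''(0)}\rho .
\]
Assume $v>0$, fix a real $x$ and take $\eta=ix/\sqrt{vn}$. Then
\[
\Lambda_n(\eta)-mn\eta=\tfrac12vn\eta^2+O(n|\eta|^3)+O(|\eta|)+O(\delta^n)\longrightarrow-\tfrac12x^2 .
\]
So the characteristic function of $(K_n-mn)/\sqrt{vn}$ tends pointwise to $e^{-x^2/2}$, and L\'evy's continuity theorem (pointwise convergence of characteristic functions to that of a probability law implies convergence in law) gives the normal limit. It remains to compute $m$ and $v$.

\subsection*{The derivatives of $Z$}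
Let $\eta$ be real and small, $y=e^\eta$. Then $V(\cdot,y)$ has real Taylor coefficients, so the conjugate of its unique zero is again a zero, and $Z(\eta)$ is real. Near $(\rho,1)$ the factors $1-y+ye^z$ and $\cos\theta$ of $V$ do not vanish and $\theta<\frac\pi2$, so by Lemma~\ref{lem:angle}, $z=Z(\eta)$ solves
\[
H:=zM-\phi=\frac\pi2,\qquad \sin\phi=\frac{y-\frac12}{yE}.
\]
Put $X=y^2e^z$. Then $M^2=X-(y-\frac12)^2=X\cos^2\phi$, so $M=yE\cos\phi$ and $\tan\phi=(y-\frac12)/M$. With $\partial_\eta=y\,\partial_y$ we have $X_z=X$ and $X_\eta=2X$, whence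
\[
M_z=\frac X{2M},\qquad M_\eta=\frac{X-y(y-\frac12)}M .
\]
Differentiating $\sin\phi=(1-\frac1{2y})e^{-z/2}$ gives $\phi_z\cos\phi=-\frac12\sin\phi$ and $\phi_\eta\cos\phi=\frac1{2yE}$, that is,
\[
\phi_z=-\frac{y-\frac12}{2M},\qquad \phi_\eta=\frac1{2M}.
\]
Therefore $2MH_z=2M^2+zX+(y-\frac12)$ and $2MH_\eta=2z\bigl(X-y(y-\frac12)\bigr)-1$, and $Z'=-H_\eta/H_z=-\mathcal N/\mathcal D$ with
\[
\mathcal N=2zX-z(2y^2-y)-1,\qquad \mathcal D=(z+2)X+\bigl(y-\tfrac12\bigr)(2-2y),\qquad z=Z(\eta).
\]
From now on $\eta=0$, so $X=e^\rho$. Then
\[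
\lambda:=-Z'(0)=\frac{2\rho X-\rho-1}{(\rho+2)X},
\]
and $m=\lambda/\rho$ is the formula of Theorem~\ref{thm:runs}. For the second derivative, differentiate $\mathcal N$ and $\mathcal D$ along the curve, using $z'=-\lambda$, $y'=1$ and $X'=X(2-\lambda)$:
\[
\mathcal N'=-2\lambda X+2\rho X(2-\lambda)+\lambda-3\rho,\qquad
\mathcal D'=-\lambda X+(\rho+2)X(2-\lambda)-1 .
\]
The quotient rule gives $Z''(0)=(-\mathcal N'+\lambda\mathcal D')/\mathcal D$ with $\mathcal D=(\rho+2)X$. In the numerator, the terms with $X$ are $X(2-\lambda)\bigl[\lambda-2\rho+\lambda(\rho+2)\bigr]$ and the others are $3\rho-2\lambda$, so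
\begin{equation}\label{eq:Z2}
Z''(0)=(2-\lambda)\,\frac{\lambda(\rho+3)-2\rho}{\rho+2}+\frac{3\rho-2\lambda}{(\rho+2)X}.
\end{equation}

\subsection*{Numerical bounds}
By \eqref{eq:rho} and the value of $e^{\rho_0}$ found in Section~\ref{sec:dominant}, $X\in(3.04481,3.04482)$; also $\frac1{\rho+2}\in(0.32118,0.32119)$. Write $\lambda=\frac{2\rho}{\rho+2}-\frac{\rho+1}{(\rho+2)X}$. We have $\frac{2\rho}{\rho+2}\in(0.71524,0.71525)$ and $\frac{\rho+1}{\rho+2}\in(0.67881,0.67882)$, so $\frac{\rho+1}{(\rho+2)X}\in(0.22293,0.22295)$ and
\[
\lambda\in(0.49229,0.49232).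
\]
With the bounds for $\mu$ this gives $m=\lambda\mu\in(0.44213,0.44217)$ and $m^2\in(0.19547,0.19552)$.

In the first term of \eqref{eq:Z2}, $\lambda(\rho+3)\in(2.02500,2.02513)$, so $\lambda(\rho+3)-2\rho\in(-0.20188,-0.20174)$. Dividing by $\rho+2$ gives a number in $(-0.06485,-0.06479)$, and multiplying by $2-\lambda\in(1.50768,1.50771)$ puts the first term in $(-0.09778,-0.09768)$. In the second term, $3\rho-2\lambda\in(2.35567,2.35574)$ and $(\rho+2)X\in(9.4798,9.4799)$, so it lies in $(0.24849,0.24851)$. Adding, $Z''(0)\in(0.15071,0.15083)$ and $Z''(0)/\rho=\mu Z''(0)\in(0.13535,0.13547)$. Therefore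
\[
v=m^2-\frac{Z''(0)}\rho\in(0.19547-0.13547,\ 0.19552-0.13535)\subset(0.0600,0.0602).
\]
In particular $v>0$, and the proof of Theorem~\ref{thm:runs} is complete. \qed

\begin{thebibliography}{1}

\bibitem{talk}
\emph{Flip-Sorting And Pop-Stacked Permutations},\\
\texttt{https://benjamin-hackl.at/downloads/talks/2021-05-20-seminar-uppsala}

\end{thebibliography}
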